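\title{A two-variable deformation of Ramanujan's series for $16/\pi$ and a conjectured series for $\pi^3$}

\begin{abstract}
We prove a conjectured evaluation, as $\frac56\pi^3$, of a series built from the terms of Ramanujan's series $\sum_n\binom{2n}{n}^3(42n+5)/4096^n=16/\pi$ and the partial sums of $\sum_j(2j+1)^{-4}$. The evaluation is the coefficient of $x^4$, along the line $y=ix$, in an identity in two complex variables whose right side is $\frac8\pi(\cos\pi x+\cos\pi y)$. An explicit telescoping identity shows that the deformed series is periodic in $x$, and a growth estimate then removes all but the lowest Fourier modes. The proof is self-contained: Ramanujan's series is obtained along the way, together with series for $\frac23\pi$ and $\frac{73}{8064}\pi^7$.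
\end{abstract}

\section{The problem and the results}\label{sec:intro}

The problem, taken from \cite{source}, is to prove or disprove the conjectured identity \eqref{eq:main} below. We prove that it is true.

\begin{theorem}\label{thm:main}
With the empty inner sum for $n=0$ taken to be $0$,
\begin{equation}\label{eq:main}
\sum_{n=0}^\infty\frac{\binom{2n}n^3}{4096^n}\bigg(9(42n+5)\sum_{j=0}^{n-1}\frac1{(2j+1)^4}+\frac{25}{(2n+1)^3}\bigg)=\frac 56\pi^3 .
\end{equation}
\end{theorem}

Throughout, $n$ and $j$ are nonnegative integers, and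
\[
N_n=2n+1,\qquad c_n=\frac{\binom{2n}n^3}{4096^n},\qquad S_r(n)=\sum_{j<n}N_j^{-r},\qquad \lambda_r=\sum_{j\ge0}N_j^{-r}.
\]
Since $\binom{2n}n\le4^n$, we have $c_n\le64^{-n}$, so the series converges geometrically. Its first two terms are $25$ and $(423+\frac{25}{27})/512=0.827\ldots$, while $\frac56\pi^3=25.838\ldots$.

The shape of \eqref{eq:main} suggests how to approach it. The weights $c_n(42n+5)$ are the terms of Ramanujan's series
\begin{equation}\label{eq:ramanujan}
\sum_{n\ge0}c_n(42n+5)=\frac{16}\pi .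
\end{equation}
Moreover $\lambda_r=(1-2^{-r})\zeta(r)$ and $\zeta(4)=\pi^4/90$ give $\lambda_4=\pi^4/96$, so the right side of \eqref{eq:main} equals $\frac{16}\pi\cdot5\lambda_4$. Now $S_4(n)$ is the coefficient of $z$ in $\prod_{j<n}(1+z/N_j^4)$, and $\lambda_4$ is the coefficient of $z$ in the corresponding infinite product. One is led to guess that \eqref{eq:main} is the first-order term of an identity in a parameter $z$ that reduces to \eqref{eq:ramanujan} at $z=0$, with finite products on the left and an infinite product on the right. Corollary~\ref{cor:z} is such an identity. Its products are built from $1+4z/N_j^4$ and $1-z/N_j^4$, which accounts for the constants $9=2\cdot4+1$ and $5=4+1$.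

In the variable $z$ these products have no useful symmetry. But put $z=x^4$ and $y=ix$; then
\[
N^4+4z=\big(N^2-(x+y)^2\big)\big(N^2-(x-y)^2\big),\qquad N^4-z=(N^2-x^2)(N^2-y^2).
\]
If $y$ is now treated as a variable independent of $x$, the shift $x\mapsto x+2$ acts on each linear factor $N_j\pm x\pm y$ or $N_j\pm x$ as the shift $j\mapsto j\pm1$, and it multiplies a product over $j<n$ by a simple rational function. This shift does not preserve the line $y=ix$, and that is the reason for proving an identity in two variables. Define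
\begin{align*}
Q(N;x,y)={}&(N^2-x^2-y^2)\big(21N^4-6N^2(x^2+y^2)+(x^2-y^2)^2\big)\\
&-16N(N^2-x^2)(N^2-y^2),
\end{align*}
so that $Q(N;0,0)/N^5=21N-16$, which is $42n+5$ for $N=N_n$, and put
\begin{align*}
g_n(x,y)={}&c_n\prod_{j<n}\Big(1-\frac{(x+y)^2}{N_j^2}\Big)^2\Big(1-\frac{(x-y)^2}{N_j^2}\Big)^2\\
&\times\frac{Q(N_n;x,y)}{N_n^5}\,\prod_{j>n}\Big(1-\frac{x^2}{N_j^2}\Big)\Big(1-\frac{y^2}{N_j^2}\Big).
\end{align*}
The infinite product converges locally uniformly because $\sum N_j^{-2}<\infty$. Each $g_n$ is entire on $\mathbb C^2$, even in $x$, even in $y$ (changing the sign of one variable interchanges $(x+y)^2$ and $(x-y)^2$), and symmetric in $(x,y)$.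

\begin{theorem}\label{thm:two}
For all $(x,y)\in\mathbb C^2$, with locally uniform absolute convergence,
\[
\sum_{n\ge0}g_n(x,y)=\frac{8}{\pi}\big(\cos\pi x+\cos\pi y\big)=\frac{16}\pi\cos\frac{\pi(x+y)}2\cos\frac{\pi(x-y)}2 .
\]
\end{theorem}

The role of the product over $j>n$ is to clear poles. Recall Euler's product
\begin{equation}\label{eq:euler}
\cos\frac{\pi w}2=\prod_{j\ge0}\Big(1-\frac{w^2}{N_j^2}\Big)\quad(w\in\mathbb C),\qquad\text{whence}\qquad \cosh\frac{\pi\tau}2=\prod_{j\ge0}\Big(1+\frac{\tau^2}{N_j^2}\Big).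
\end{equation}
It shows that $g_n=\cos\frac{\pi x}2\cos\frac{\pi y}2\,F_n$, where $F_n$ is the rational function
\begin{equation}\label{eq:FT}
\begin{aligned}
F_n(x,y)&=\frac{T_n(x,y)\,Q(N_n;x,y)}{N_n(N_n^2-x^2)(N_n^2-y^2)},\\
T_n(x,y)&=c_n\prod_{j<n}\frac{(N_j^2-(x+y)^2)^2(N_j^2-(x-y)^2)^2}{N_j^4(N_j^2-x^2)(N_j^2-y^2)} .
\end{aligned}
\end{equation}
Thus Theorem~\ref{thm:two} has the equivalent form, valid when neither $x$ nor $y$ is an odd integer,
\begin{equation}\label{eq:divided}
\sum_{n\ge0}F_n(x,y)=\frac{16}\pi\,\frac{\cos\frac{\pi(x+y)}2\cos\frac{\pi(x-y)}2}{\cos\frac{\pi x}2\cos\frac{\pi y}2}.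
\end{equation}
The algebra below is done with the rational functions $F_n$, the analysis with the entire functions $g_n$. On the line $y=ix$, \eqref{eq:divided} becomes the identity that we guessed.

\begin{corollary}\label{cor:z}
For $|z|<1$,
\[
\sum_{n\ge0}c_n\prod_{j<n}\frac{(1+4z/N_j^4)^2}{1-z/N_j^4}\left(42n+5+\frac{25N_nz}{N_n^4-z}\right)=\frac{16}\pi\prod_{j\ge0}\frac{1+4z/N_j^4}{1-z/N_j^4}.
\]
\end{corollary}

Section~\ref{sec:one} proves the case $y=0$ of \eqref{eq:divided}, in which the whole method is visible and the algebra is short; this case contains \eqref{eq:ramanujan}, which is therefore proved and not assumed. Its lemmas are then used again: Section~\ref{sec:tele} establishes the telescoping identity in two variables, Section~\ref{sec:proof} proves Theorem~\ref{thm:two}, and Section~\ref{sec:coeff} extracts Taylor coefficients. Besides \eqref{eq:euler} we use Weierstrass's theorem: a locally uniformly convergent series of holomorphic functions has a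 holomorphic sum, and its derivatives, hence its Taylor coefficients, may be computed term by term.

\section{The case $y=0$}\label{sec:one}

At $y=0$ we have $Q(N;x,0)=(N^2-x^2)J(N;x)$ with
\[
J(N;x)=21N^4-16N^3-6N^2x^2+x^4 ,
\]
and the poles in \eqref{eq:FT} cancel: $T_n(x,0)$ and $F_n(x,0)$ are the polynomials
\[
t_n(x)=c_n\prod_{j<n}\Big(1-\frac{x^2}{N_j^2}\Big)^3,\qquad f_n(x)=t_n(x)\,\frac{J(N_n;x)}{N_n^3}.
\]

\begin{proposition}\label{prop:one}
For all $x\in\mathbb C$, with locally uniform absolute convergence,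
\[
\sum_{n\ge0}c_n\prod_{j<n}\Big(1-\frac{x^2}{N_j^2}\Big)^3\Big(42n+5-\frac{6x^2}{N_n}+\frac{x^4}{N_n^3}\Big)=\frac{16}\pi\cos\frac{\pi x}2 .
\]
In particular, at $x=0$, Ramanujan's series \eqref{eq:ramanujan} holds.
\end{proposition}

The $n$-th term is $f_n(x)$. By \eqref{eq:euler}, $|t_n(x)|\le64^{-n}\cosh^3\frac{\pi|x|}2$, and $|J(N;x)|/N^3\le CN(1+|x|)^4$ for $N\ge1$ with an absolute constant $C$. So $f=\sum f_n$ converges absolutely and locally uniformly to an even entire function. We identify $f$ by three properties that characterize $\frac{16}\pi\cos\frac{\pi x}2$ among even entire functions: the relation $f(x+2)=-f(x)$, a bound on growth, and the value of $f'(1)$.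

\subsection*{Telescoping}
The relation $f(x+2)=-f(x)$ fails term by term. For $n=0$ we have $f_0(x)=5-6x^2+x^4$, and in terms of the midpoint $\xi=x+1$ of $x$ and $x+2$,
\[
f_0(x)+f_0(x+2)=10-6(2\xi^2+2)+2(\xi^4+6\xi^2+1)=2\xi^4 .
\]
The remainder $2\xi^4$ has to be absorbed by the later terms. We therefore look for functions $h_n$ with $f_n(x)+f_n(x+2)=h_{n+1}-h_n$, $h_0=0$, $h_1=2\xi^4$ and $h_n\to0$.

The following notation is used in this section and the next. Fix $n$, write $N=N_n$, $\nu=2n=N-1$, $\xi=x+1$, and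
\begin{equation}\label{eq:ab}
\begin{aligned}
a&=\nu+\xi=N+x, &\qquad b&=\nu+2-\xi=N-x,\\
a'&=\nu-\xi=N-(x+2), &\qquad b'&=\nu+2+\xi=N+(x+2).
\end{aligned}
\end{equation}
Then $ab=N^2-x^2$, $a'b'=N^2-(x+2)^2$, $aa'=\nu^2-\xi^2$, $bb'=(\nu+2)^2-\xi^2$, and replacing $n$ by $n+1$ turns $a$ into $b'$ and $a'$ into $b$. Two formulas describe how the terms change. First, since $N_j+2=N_{j+1}$, the products $\prod_{j<n}\frac{N_j-2-w}{N_j-w}=\frac{-1-w}{N-2-w}$ and $\prod_{j<n}\frac{N_j+2+w}{N_j+w}=\frac{N+w}{1+w}$ collapse, and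
\begin{equation}\label{eq:shift}
\prod_{j<n}\frac{N_j^2-(w+2)^2}{N_j^2-w^2}=-\frac{N+w}{N-2-w}.
\end{equation}
Second, $\binom{2n+2}{n+1}/\binom{2n}n=(2n+2)(2n+1)/(n+1)^2=4N/(\nu+2)$, so
\begin{equation}\label{eq:cratio}
\frac{c_{n+1}}{c_n}=\frac{N^3}{64(\nu+2)^3}.
\end{equation}
These give
\[
\frac{t_n(x+2)}{t_n(x)}=-\frac{a^3}{a'^3},\qquad \frac{t_{n+1}(x)}{t_n(x)}=\frac{a^3b^3}{64N^3(\nu+2)^3}.
\]
The first ratio shows that $h_n/t_n$ should carry the denominator $a'^3$; after the shift $n\mapsto n+1$ it becomes $b^3$ and cancels against the second ratio. A factor $\nu^3$ makes $h_0=0$ and, after the shift, cancels $(\nu+2)^3$. So we try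
\[
h_n=\frac{128\,\xi\,\nu^3}{a'^3}\,t_n(x),\qquad\text{for which}\qquad h_{n+1}=\frac{2\xi a^3}{N^3}\,t_n(x);
\]
the factor $128\,\xi$ is chosen so that $h_1=2\xi^4$. Write $J_\mp=J(N;\xi\mp1)$. After multiplication by $a'^3N^3/t_n(x)$, the relation $f_n(x)+f_n(x+2)=h_{n+1}-h_n$ becomes the following polynomial identity.

\begin{lemma}\label{lem:J}
As polynomials in $N$ and $\xi$,
\[
a'^3J_--a^3J_+=2\xi\,\big(a^3a'^3-64N^3\nu^3\big).
\]
\end{lemma}

\begin{proof}
The idea is to reduce $J_-$ modulo $a^3$ and $J_+$ modulo $a'^3$. We use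
\begin{equation}\label{eq:cube}
(s-r)^3(3s+r)=3s^4-8s^3r+6s^2r^2-r^4 .
\end{equation}
With $s=N$ and $r=\pm w$ it gives $J(N;w)=8N^3(3N-2\mp w)-(N\mp w)^3(3N\pm w)$. Take the lower sign at $w=\xi-1$ and the upper sign at $w=\xi+1$:
\[
J_-=8N^3(3\nu+\xi)-a^3(3N+1-\xi),\qquad J_+=8N^3(3\nu-\xi)-a'^3(3N+1+\xi).
\]
Hence
\[
a'^3J_--a^3J_+=2\xi a^3a'^3+8N^3\big[(\nu-\xi)^3(3\nu+\xi)-(\nu+\xi)^3(3\nu-\xi)\big],
\]
and by \eqref{eq:cube} with $s=\nu$, $r=\pm\xi$, the bracket equals $-16\nu^3\xi$.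
\end{proof}

Let $x$ be different from every odd integer, so that $a'\ne0$ for all $n$. Then $h_0=0$, and $h_n\to0$ because $\nu^3/a'^3\to1$ and $t_n(x)\to0$. Summing over $n$ gives $f(x)+f(x+2)=0$, and by continuity this holds for all $x$.

\subsection*{Periodic entire functions of small type}
The relation just proved is shared by $\cos\frac{k\pi x}2$ for every odd $k$. On the imaginary axis this function grows like $e^{k\pi|x|/2}$, so a growth bound separates the values of $k$. Part (b) of the lemma is for Section~\ref{sec:proof}.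

\begin{lemma}\label{lem:fourier}
Let $\varphi$ be an even entire function with $|\varphi(x)|\le C(1+|x|)^me^{\sigma|x|}$ for all $x\in\mathbb C$.
\begin{itemize}
\item[(a)] If $\varphi(x+2)=-\varphi(x)$ and $\sigma<\frac32\pi$, then $\varphi(x)=\beta\cos\frac{\pi x}2$ for a constant $\beta$.
\item[(b)] If $\varphi(x+2)=\varphi(x)$ and $\sigma<2\pi$, then $\varphi(x)=\alpha+\beta\cos\pi x$ for constants $\alpha,\beta$.
\end{itemize}
\end{lemma}

\begin{proof}
In both cases $\varphi$ has period $4$, so $\varphi(x)=\Phi(e^{i\pi x/2})$ with $\Phi$ holomorphic on $\mathbb C\setminus\{0\}$. The Laurent expansion of $\Phi$ reads $\varphi(x)=\sum_{k\in\mathbb Z}\gamma_ke^{i\pi kx/2}$, and Cauchy's formula for $\gamma_k$ on the circle of radius $e^{-\pi t/2}$ gives, for every real $t$,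
\[
\gamma_k=\frac14\int_{-2}^2\varphi(s+it)\,e^{-i\pi k(s+it)/2}\,ds,\qquad |\gamma_k|\le C(3+|t|)^me^{2\sigma}\,e^{\sigma|t|+\pi kt/2}.
\]
If $k>2\sigma/\pi$ let $t\to-\infty$, and if $k<-2\sigma/\pi$ let $t\to+\infty$: in both cases $\gamma_k=0$. By uniqueness of Laurent coefficients, evenness gives $\gamma_{-k}=\gamma_k$, and $\varphi(x+2)=\pm\varphi(x)$ gives $(-1)^k\gamma_k=\pm\gamma_k$. In (a) only odd $k$ with $|k|<3$ remain, and in (b) only even $k$ with $|k|<4$.
\end{proof}

The functions $\cos\frac{3\pi x}2$ and $\cos2\pi x$ show that the strict inequalities on $\sigma$ are needed.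

\subsection*{Growth}
Here a difficulty appears: the bound $\cosh^3\frac{\pi|x|}2$ used above has $\sigma=\frac32\pi$, exactly the excluded value. That bound is wasteful. The finite product $\prod_{j<n}(1+\tau^2/N_j^2)$ comes close to $\cosh\frac{\pi\tau}2$ only when $n$ is large compared with $\tau$, and then $c_n$ is small. The next lemma trades part of the decay of $c_n$ for a smaller exponent.

\begin{lemma}\label{lem:growth}
For all $\tau\ge0$ and $n\ge0$,
\[
2^{-n}\prod_{j<n}\Big(1+\frac{\tau^2}{N_j^2}\Big)\le(1+\tau^2)\,e^{\pi\tau/4}.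
\]
\end{lemma}

\begin{proof}
For $\tau=0$ the left side is $2^{-n}\le1$. Let $\tau>0$ and $\ell(w)=\log\frac{1+\tau^2/w^2}2$ for $w>0$; the logarithm of the left side is $\sum_{j<n}\ell(N_j)$. The function $\ell$ is decreasing, and it is positive exactly for $w<\tau$. Dropping the terms that are not positive, we are left with the sum over $j<n$ with $N_j<\tau$. If it is empty, it is $0$ and the bound holds. Otherwise $\ell(1)\le\log(1+\tau^2)$, and $\ell(N_j)\le\frac12\int_{N_j-2}^{N_j}\ell$ for $j\ge1$ by monotonicity. The intervals $[N_j-2,N_j]$ do not overlap and lie in $(0,\tau)$, where $\ell>0$. So the sum is at most $\log(1+\tau^2)+\frac12\int_0^\tau\ell$. Since $u\log(1+u^{-2})+2\arctan u$ is an antiderivative of $\log(1+u^{-2})$ that tends to $0$ as $u\to0^+$,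
\[
\int_0^\tau\ell(w)\,dw=\tau\int_0^1\log(1+u^{-2})\,du-\tau\log2=\tau\Big(\log2+\frac\pi2\Big)-\tau\log2=\frac{\pi\tau}2.\qedhere
\]
\end{proof}

Write $c_n\le64^{-n}=8^{-n}(2^{-n})^3$: three factors $2^{-n}$ are spent on three applications of Lemma~\ref{lem:growth}, and $8^{-n}$ is kept for convergence. Thus
\begin{equation}\label{eq:cubebound}
c_n\prod_{j<n}\Big(1+\frac{\tau^2}{N_j^2}\Big)^3\le8^{-n}(1+\tau)^6e^{3\pi\tau/4}.
\end{equation}

\begin{proof}[Proof of Proposition~\ref{prop:one}]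
By \eqref{eq:cubebound} with $\tau=|x|$, we have $|f_n(x)|\le CN_n8^{-n}(1+|x|)^{10}e^{3\pi|x|/4}$, so $f$ satisfies the hypothesis of Lemma~\ref{lem:fourier}(a) with $\sigma=\frac34\pi$, and $f(x)=\beta\cos\frac{\pi x}2$. To find $\beta$ we go to the point $x=1$, where the series degenerates: every $f_n$ with $n\ge1$ contains the factor $(1-x^2)^3$. The value $f(1)=f_0(1)=0$ carries no information on $\beta$, but the derivative does. Differentiating term by term, $-\frac\pi2\beta=f'(1)=f_0'(1)=-12+4=-8$, so $\beta=16/\pi$.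
\end{proof}

Proposition~\ref{prop:one} does not give \eqref{eq:main} directly. The logarithm of $\prod_{j<n}(1-x^2/N_j^2)^3$ is $-3S_2(n)x^2-\frac32S_4(n)x^4+\cdots$, so the coefficient of $x^4$ in the product is $\frac92S_2(n)^2-\frac32S_4(n)$, and $S_4(n)$ comes mixed with $S_2(n)^2$. In two variables the quadratic term of $\log(T_n/c_n)$ is
\[
\big({-2(x+y)^2}-2(x-y)^2+x^2+y^2\big)S_2(n)=-3(x^2+y^2)S_2(n),
\]
which vanishes on the line $y=ix$.

\section{The telescoping identity in two variables}\label{sec:tele}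

We keep the notation \eqref{eq:ab} and set
\[
A_+=a^2-y^2,\qquad A_-=a'^2-y^2,\qquad Q_\mp=Q(N;\xi\mp1,y),
\]
so that $Q_-=Q(N;x,y)$ and $Q_+=Q(N;x+2,y)$. Applying \eqref{eq:shift} with $w=x+y$ and $w=x-y$ to the numerator of $T_n$, and with $w=x$ to its denominator, we get
\begin{equation}\label{eq:Tshift}
\frac{T_n(x+2,y)}{T_n(x,y)}=-\frac{A_+^2\,a'}{A_-^2\,a}.
\end{equation}
Grouping linear factors gives $(N^2-(x+y)^2)(N^2-(x-y)^2)=(a^2-y^2)(b^2-y^2)$, so by \eqref{eq:cratio}
\begin{equation}\label{eq:Tratio}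
\frac{T_{n+1}(x,y)}{T_n(x,y)}=\frac{A_+^2\,(b^2-y^2)^2}{64N(\nu+2)^3\,ab\,(N^2-y^2)} .
\end{equation}
The reasoning that produced $h_n$ now suggests a multiple of $\nu^3T_n/(aA_-^2)$: the denominator is that of \eqref{eq:Tshift}, and under $n\mapsto n+1$ the factor $A_-^2$ becomes $(b^2-y^2)^2$, which cancels in \eqref{eq:Tratio}. Put
\[
G_n=\frac{64\,\nu^3P(\nu)}{a\,A_-^2}\,T_n(x,y),\qquad P(\nu)=2\xi\,(\nu^2-\xi^2-y^2).
\]
At $y=0$ we have $P(\nu)=2\xi aa'$ and $A_-^2=a'^4$, so $G_n$ reduces to $h_n$.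

\begin{lemma}\label{lem:tele}
As rational functions of $x$ and $y$,
\[
F_n(x,y)+F_n(x+2,y)=G_{n+1}-G_n\qquad(n\ge0).
\]
\end{lemma}

\begin{proof}
Divide by $T_n(x,y)$. By \eqref{eq:FT}, \eqref{eq:Tshift} and \eqref{eq:Tratio}, and since $n\mapsto n+1$ turns $aA_-^2$ into $b'(b^2-y^2)^2$, the claim is
\[
\frac{Q_-}{Nab(N^2-y^2)}-\frac{A_+^2a'}{A_-^2a}\cdot\frac{Q_+}{Na'b'(N^2-y^2)}=\frac{A_+^2\,P(\nu+2)}{Nab\,b'(N^2-y^2)}-\frac{64\,\nu^3P(\nu)}{aA_-^2}.
\]
Multiplying by $Nabb'(N^2-y^2)A_-^2$ turns this into \eqref{eq:poly} below.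
\end{proof}

\begin{lemma}\label{lem:poly}
As polynomials in $N,\xi,y$,
\begin{equation}\label{eq:poly}
A_-^2\,b'\,Q_--A_+^2\,b\,Q_+=P(\nu+2)A_+^2A_-^2-64\,\nu^3P(\nu)\,N(N^2-y^2)\,b\,b'.
\end{equation}
\end{lemma}

\begin{proof}
A full expansion is avoided as follows. Both sides are polynomials in $Y=y^2$ of degree at most $5$ over the field $\mathbb Q(N,\xi)$. We compare the coefficients of $Y^5$ and $Y^4$, and the values at $Y=0,\ N^2,\ a^2,\ a'^2$, which are four distinct elements of the field, chosen because the terms factor or vanish there. The difference of the two sides then has degree at most $3$ and four roots, so it is $0$. Note that $P(\nu+2)=2\xi(bb'-Y)$ with $bb'=(N+1)^2-\xi^2$.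

\smallskip\noindent\emph{The top coefficients.} With $X=x^2$,
\[
Q(N;x,y)=(N^2-X-Y)\big(Y^2-(6N^2+2X)Y+\cdots\big)+\cdots=-Y^3+(7N^2+X)Y^2+\cdots,
\]
the term $-16N(N^2-X)(N^2-Y)$ being only linear in $Y$. Also $A_+^2=Y^2-2a^2Y+a^4$ and $A_-^2=Y^2-2a'^2Y+a'^4$, and the last term of \eqref{eq:poly} has degree $2$ in $Y$. The coefficient of $Y^5$ is $-b'+b=-2\xi$ on the left and $-2\xi$ on the right. With $X_\mp=(\xi\mp1)^2$, the coefficient of $Y^4$ on the left is
\[
7N^2(b'-b)+(b'X_--bX_+)+2(b'a'^2-ba^2).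
\]
For any $U,V$ we have $b'U-bV=(N+1)(U-V)+\xi(U+V)$. Hence $b'-b=2\xi$,
\begin{align*}
b'X_--bX_+&=-4\xi(N+1)+2\xi^3+2\xi,\\
b'a'^2-ba^2&=-4\xi(N^2-1)+2\xi\big((N-1)^2+\xi^2\big),
\end{align*}
and the total is $\xi(10N^2-12N+10)+6\xi^3$. On the right the coefficient is
\[
2\xi(bb'+2a^2+2a'^2)=2\xi\big((N+1)^2-\xi^2+4(N-1)^2+4\xi^2\big)=2\xi(5N^2-6N+5+3\xi^2),
\]
which is the same.

\smallskip\noindent\emph{The value $Y=0$.} Here $Q_-=abJ_-$, $Q_+=a'b'J_+$, $A_+=a^2$, $A_-=a'^2$, $P(\nu)=2\xi aa'$ and $P(\nu+2)=2\xi bb'$. The left side is $aa'bb'\,(a'^3J_--a^3J_+)$ and the right side is $aa'bb'\cdot2\xi(a^3a'^3-64N^3\nu^3)$. They agree by Lemma~\ref{lem:J}.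

\smallskip\noindent\emph{The value $Y=N^2$.} The last term of \eqref{eq:poly} and the last term of $Q$ vanish, and
\[
Q(N;w,N)=-w^2(16N^4-8N^2w^2+w^4)=-w^2(2N-w)^2(2N+w)^2 .
\]
Further $A_+=(a-N)(a+N)=(\xi-1)(2N-1+\xi)$ and $A_-=-(\xi+1)(2N-1-\xi)$. Putting $w=\xi\mp1$ and $M=2N+1$, we read off $Q_-=-A_+^2(M-\xi)^2$ and $Q_+=-A_-^2(M+\xi)^2$. The left side of \eqref{eq:poly} is therefore $A_+^2A_-^2$ times
\[
b(M+\xi)^2-b'(M-\xi)^2=2\xi\big[2(N+1)M-M^2-\xi^2\big]=2\xi(M-\xi^2),
\]
and the right side is $A_+^2A_-^2$ times $2\xi(bb'-N^2)=2\xi(2N+1-\xi^2)$.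

\smallskip\noindent\emph{The value $Y=a^2$.} Take $y=a=N+x$. Then $A_+=0$, $A_-=(\nu-\xi)^2-(\nu+\xi)^2=-4\nu\xi$, and $P(\nu)=2\xi(aa'-a^2)=-4\xi^2a$. So \eqref{eq:poly} reads $16\nu^2\xi^2b'Q_-=256\,\nu^3\xi^2aN(N^2-y^2)bb'$, and it suffices to show $Q_-=16\nu abN(N^2-y^2)$. We have $N^2-x^2-y^2=-2xa$ and $N^2-y^2=-x(2N+x)$. From $x^2+y^2=N^2+2Nx+2x^2$ and $y^2-x^2=N(N+2x)$,
\[
21N^4-6N^2(x^2+y^2)+(x^2-y^2)^2=16N^4-8N^3x-8N^2x^2=8N^2(2N+x)\,b .
\]
Hence
\begin{align*}
Q_-&=-16abN^2x(2N+x)+16abNx(2N+x)\\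
&=-16abN(N-1)\,x(2N+x)=16\nu abN(N^2-y^2).
\end{align*}

\smallskip\noindent\emph{The value $Y=a'^2$.} The substitution $\xi\mapsto-\xi$ interchanges $a$ with $a'$, $b$ with $b'$, $A_+$ with $A_-$, and, since $Q$ is even in $x$, $Q_-$ with $Q_+$; it sends $P$ to $-P$. Both sides of \eqref{eq:poly} change sign, and the point $Y=a^2$ goes to $Y=a'^2$. So this case follows from the previous one.
\end{proof}

\begin{remark}
Once $G_n$ is chosen, $Q$ is forced. Regard \eqref{eq:poly} as an equation for a polynomial in $x$ over $\mathbb Q(N,y)$ that is even and of degree less than $10$. The difference $D$ of two solutions satisfies $A_-^2b'D(x)=A_+^2bD(x+2)$. Since $A_+^2b$ is coprime to $A_-^2b'$, it divides $D$; by evenness so does its mirror image $(b^2-y^2)^2a$, which is coprime to it. These two factors have total degree $10$, so $D=0$.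
\end{remark}

\section{Proof of Theorem~\ref{thm:two}}\label{sec:proof}

\subsection*{Convergence and growth}
Let $\tau=|x|+|y|$. Every monomial of $Q$ has degree at most $6$ in $N$ and at most $6$ in $(x,y)$, so $|Q|/N^5\le CN(1+\tau)^6$ for $N\ge1$. Bounding each factor of $g_n$ in absolute value,
\[
|g_n|\le c_n\prod_{j<n}\Big(1+\frac{\tau^2}{N_j^2}\Big)^4\cdot CN_n(1+\tau)^6\prod_{j>n}\Big(1+\frac{\tau^2}{N_j^2}\Big)\prod_{j>n}\Big(1+\frac{|y|^2}{N_j^2}\Big).
\]
The fourth power, estimated by $\cosh^4\frac{\pi\tau}2$, would again give the excluded exponent, now $2\pi$. Instead we apply \eqref{eq:cubebound} to three of the four factors. The fourth combines with the first product over $j>n$ into a subproduct of the product for $\cosh\frac{\pi\tau}2$ in \eqref{eq:euler}, and the last product is at most $\cosh\frac{\pi|y|}2$. Thus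
\[
|g_n(x,y)|\le CN_n8^{-n}(1+\tau)^{12}e^{3\pi\tau/4}\cosh\frac{\pi\tau}2\,\cosh\frac{\pi|y|}2 .
\]
So $g=\sum g_n$ converges absolutely and locally uniformly on $\mathbb C^2$. The sum is entire, even in each variable, symmetric, and
\begin{equation}\label{eq:gbound}
|g(x,y)|\le C'\cosh\frac{\pi|y|}2\,(1+\tau)^{12}\,e^{5\pi\tau/4}.
\end{equation}

\subsection*{Periodicity}
Fix $y$ not an odd integer, and let $x$ lie outside the countable set consisting of the odd integers and the points $2n-1\pm y$, $n\ge0$. Then $a\neq0$ and $A_-=(2n-1-x)^2-y^2\ne0$ for all $n$, so all $F_n(x,y)$, $F_n(x+2,y)$ and $G_n$ are finite. The factor $\nu^3$ gives $G_0=0$. As $n\to\infty$, the quotient $G_n/T_n$ is bounded, having degree $5$ in $\nu$ in both numerator and denominator, and $T_n/c_n$ converges to a finite limit by \eqref{eq:euler}; hence $G_n\to0$. Summing Lemma~\ref{lem:tele} over $n$ gives $\sum_nF_n(x+2,y)=-\sum_nF_n(x,y)$. The factor $\cos\frac{\pi x}2$ in $g_n=\cos\frac{\pi x}2\cos\frac{\pi y}2F_n$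 also changes sign under $x\mapsto x+2$, so
\[
g(x+2,y)=g(x,y).
\]
The points $(x,y)$ considered are dense in $\mathbb C^2$, so this holds everywhere by continuity.

\subsection*{Fourier expansion}
For fixed $y$, \eqref{eq:gbound} gives $|g(x,y)|\le C_y(1+|x|)^{12}e^{5\pi|x|/4}$. Since $\frac54\pi<2\pi$, Lemma~\ref{lem:fourier}(b) applies:
\[
g(x,y)=\alpha(y)+\beta(y)\cos\pi x .
\]
In contrast with the case $y=0$, two unknown functions of $y$ remain. A zero of $g$ eliminates $\alpha$, the symmetry in $(x,y)$ makes $\beta$ constant, and Proposition~\ref{prop:one} gives the constant.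

\subsection*{The zero on the line $x+y=1$}
For $n\ge1$ the term $g_n$ contains the factor $1-(x+y)^2$. That $g_0$ contains it too follows from
\begin{equation}\label{eq:Q1}
Q(1;x,y)=\big(1-(x+y)^2\big)\big(1-(x-y)^2\big)\big(5-x^2-y^2\big).
\end{equation}
To verify this, let $u=x^2+y^2$ and $v=(x^2-y^2)^2$, so that $x^2y^2=(u^2-v)/4$. The left side is $(1-u)(21-6u+v)-16(1-u)-4(u^2-v)$, the right side is $(1-2u+v)(5-u)$, and both expand to $5-11u+2u^2+5v-uv$. Hence $g(1-y,y)=0$, that is, $0=\alpha(y)+\beta(y)\cos\pi(1-y)=\alpha(y)-\beta(y)\cos\pi y$, and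
\[
g(x,y)=\beta(y)\,(\cos\pi x+\cos\pi y).
\]

\subsection*{The constant}
From $g(x,y)=g(y,x)$ we get $\beta(x)=\beta(y)$ whenever $\cos\pi x+\cos\pi y\ne0$. Given $y$ and $y'$, choose $x$ with $\cos\pi x$ different from $-\cos\pi y$ and $-\cos\pi y'$; then $\beta(y)=\beta(x)=\beta(y')$. So $\beta$ is constant. Finally $g_n(0,0)=c_n(42n+5)$, so $2\beta=g(0,0)=16/\pi$ by Proposition~\ref{prop:one}, and $\beta=8/\pi$. The second equality in Theorem~\ref{thm:two} is the sum-to-product formula for cosines. \qed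

\section{Taylor coefficients}\label{sec:coeff}

\begin{proof}[Proof of Corollary~\ref{cor:z}]
Given $z$ with $|z|<1$, choose $x$ with $x^4=z$ and put $y=ix$. Then $|x|=|y|<1$, so neither is an odd integer and \eqref{eq:divided} applies. The factorizations of $N^4+4z$ and $N^4-z$ in Section~\ref{sec:intro} turn $T_n$ into $c_n\prod_{j<n}(1+4z/N_j^4)^2/(1-z/N_j^4)$ and, by \eqref{eq:euler}, turn the right side of \eqref{eq:divided} into the right side of the corollary. Since $x^2+y^2=0$ and $(x^2-y^2)^2=4z$,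
\[
Q(N;x,ix)=N^2(21N^4+4z)-16N(N^4-z)=N\big[(21N-16)(N^4-z)+25Nz\big].
\]
Therefore
\[
\frac{F_n}{T_n}=\frac{Q(N_n;x,ix)}{N_n(N_n^4-z)}=42n+5+\frac{25N_nz}{N_n^4-z}.\qedhere
\]
\end{proof}

The condition $|z|<1$ keeps $z$ inside the first pole $z=1$ of the term $n=0$ and of the right side. The convergence is locally uniform in the disk: for $r<1$, the series $\sum g_n(x,ix)$ converges uniformly on $|x|\le r$, where $\cos\frac{\pi x}2\cos\frac{\pi ix}2$ is bounded away from $0$, and $|x|\le r$ covers $|z|\le r^4$. All terms are holomorphic in $|z|<1$, so Taylor coefficients in $z$ may be compared term by term. To expand, use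
\[
\log\frac{(1+4w)^2}{1-w}=9w-\frac{31}2w^2+O(w^3),\qquad\log\frac{1+4w}{1-w}=5w-\frac{15}2w^2+O(w^3).
\]
Put $w=z/N_j^4$, sum over $j$ and exponentiate. With $S_r=S_r(n)$,
\begin{align}
\prod_{j<n}\frac{(1+4z/N_j^4)^2}{1-z/N_j^4}&=1+9S_4z+\frac{81S_4^2-31S_8}2z^2+O(z^3),\label{eq:exp1}\\
\prod_{j\ge0}\frac{1+4z/N_j^4}{1-z/N_j^4}&=1+5\lambda_4z+\frac{25\lambda_4^2-15\lambda_8}2z^2+O(z^3),\label{eq:exp2}
\end{align}
and the remaining factor is $42n+5+25N_n^{-3}z+25N_n^{-7}z^2+O(z^3)$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]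
By \eqref{eq:exp1}, the coefficient of $z$ in the $n$-th term of Corollary~\ref{cor:z} is $c_n\big(9(42n+5)S_4(n)+25N_n^{-3}\big)$, which is the $n$-th term of \eqref{eq:main}. By \eqref{eq:exp2}, the coefficient of $z$ on the right is $\frac{16}\pi\cdot5\cdot\frac{\pi^4}{96}=\frac56\pi^3$.
\end{proof}

Every Taylor coefficient of Theorem~\ref{thm:two} gives a further evaluation. We record two.

\begin{corollary}\label{cor:more}
With $S_r=S_r(n)=\sum_{j<n}(2j+1)^{-r}$,
\begin{gather*}
\sum_{n\ge0}c_n\Big((42n+5)S_2+\frac2{2n+1}\Big)=\frac{2\pi}3,\\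
\sum_{n\ge0}c_n\Big(\frac{42n+5}2\,(81S_4^2-31S_8)+\frac{225\,S_4}{(2n+1)^3}+\frac{25}{(2n+1)^7}\Big)=\frac{73\,\pi^7}{8064}.
\end{gather*}
\end{corollary}

\begin{proof}
In Proposition~\ref{prop:one}, the coefficient of $x^2$ in the $n$-th term is $-3c_n\big((42n+5)S_2+2/N_n\big)$, and on the right it is $-\frac{16}\pi\cdot\frac{\pi^2}8=-2\pi$. Dividing by $-3$ gives the first identity. For the second, take the coefficient of $z^2$ in Corollary~\ref{cor:z}. On the left, \eqref{eq:exp1} gives the displayed terms, with $225=9\cdot25$. On the right, $\zeta(8)=\pi^8/9450$ gives $\lambda_8=\frac{255}{256}\zeta(8)=\frac{17\pi^8}{161280}$, and by \eqref{eq:exp2} the coefficient is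
\[
\frac{16}\pi\Big(\frac{25}2\lambda_4^2-\frac{15}2\lambda_8\Big)=16\pi^7\Big(\frac{25}{18432}-\frac{17}{21504}\Big)=16\pi^7\cdot\frac{175-102}{129024}=\frac{73\,\pi^7}{8064}.\qedhere
\]
\end{proof}

\begin{thebibliography}{9}
\bibitem{source}
\texttt{http://www.arxitics.com/articles/2307.03086}
\end{thebibliography}
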